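\title{Graphs of DC functions whose distance function is not DC}

\begin{abstract}
A function is DC if it is the difference of two convex functions. We show that for every $d\ge 3$ there is a DC function $g:\mathbb{R}^{d-1}\to\mathbb{R}$ such that the distance function of its graph is not DC on $\mathbb{R}^d$. One example has the form $g(x)=\varphi(x_2)+R(x_1-x_2)$ with DC functions $\varphi,R$ of one variable. We also determine how smooth an example can be: for a concave modulus $\omega$, all DC functions of class $C^1$ whose gradient has modulus of continuity $\omega$ have graphs with DC distance function if and only if $\omega(r)=O(r)$ as $r\to0+$. The examples are notched cylinders crossed by diagonal ridges.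
\end{abstract}

\section{Introduction}\label{sec:intro}

For a nonempty closed set $F\subset\mathbb{R}^d$ let $d_F=\operatorname{dist}(\cdot,F)$ be its distance function. A function on an open convex set $V\subset\mathbb{R}^k$ is \emph{DC on $V$} if it is the difference of two convex functions on $V$; it is \emph{DC} if this holds with $V=\mathbb{R}^k$. A function $g:\mathbb{R}^k\to\mathbb{R}$ is \emph{semiconcave} if $x\mapsto g(x)-C|x|^2$ is concave for some $C\ge0$. Semiconcave functions are DC, because $g=C|x|^2-(C|x|^2-g)$.

For which $F$ is $d_F$ a DC function? Its square always is: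
\[
d_F(p)^2=|p|^2-\sup_{q\in F}\bigl(2\langle p,q\rangle-|q|^2\bigr),
\]
and a finite supremum of affine functions is convex. Away from $F$ the function $d_F$ itself is well behaved. If $U$ is an open convex set at distance at least $\tau>0$ from $F$, then for each $q\in F$ the Hessian of $p\mapsto|p-q|$ is at most $\tau^{-1}\mathrm{Id}$ on $U$, so $|p-q|-|p|^2/(2\tau)$ is concave on $U$, and taking the infimum over $q$ shows that
\begin{equation}\label{eq:semiconcave}
p\mapsto d_F(p)-\frac{|p|^2}{2\tau}\quad\text{is concave on }U.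
\end{equation}
The constant blows up as $U$ approaches $F$. Whether $d_F$ is DC therefore depends on the fine shape of $F$, and graphs are the first sets on which to test this. Two results are known.
\begin{itemize}
\item[(A)] If $F\subset\mathbb{R}^2$ is the graph of a DC function $g:\mathbb{R}\to\mathbb{R}$, then $d_F$ is DC on $\mathbb{R}^2$.
\item[(B)] If $d>1$ and $F\subset\mathbb{R}^d$ is the graph of a semiconcave function $g:\mathbb{R}^{d-1}\to\mathbb{R}$, then $d_F$ is DC on $\mathbb{R}^d$.
\end{itemize}
The following problem comes from \cite{DCdist}.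

\medskip
\noindent\textbf{Problem.} \emph{Let $d\ge3$, let $g:\mathbb{R}^{d-1}\to\mathbb{R}$ be an arbitrary DC function and let $F=\{(x,g(x)):x\in\mathbb{R}^{d-1}\}$ be its graph. Is $d_F$ necessarily DC on $\mathbb{R}^d$?}
\medskip

One would guess yes. By (B) the answer is yes for concave $g$, and then also for convex $g$, since the reflection $(x,z)\mapsto(x,-z)$ is an isometry that takes the graph of $g$ to the graph of $-g$. A DC function is the sum of a convex and a concave function, and in the plane (A) covers all such sums. Moreover, the vertical distance $|z-g(x)|$ is DC whenever $g$ is (Section~\ref{sec:wdc}), and for $L$-Lipschitz $g$ it is comparable to the distance: $d_F(x,z)\le|z-g(x)|\le\sqrt{1+L^2}\,d_F(x,z)$. Nevertheless the answer is no in every dimension $d\ge3$.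

\begin{theorem}\label{thm:main}
For every $d\ge3$ there are DC functions $\varphi,R:\mathbb{R}\to\mathbb{R}$ such that $g(x)=\varphi(x_2)+R(x_1-x_2)$ is DC on $\mathbb{R}^{d-1}$, but $d_F$ is not DC on $\mathbb{R}^d$ for $F=\operatorname{graph}g$.
\end{theorem}

Each summand alone is harmless. The graph of $x\mapsto\varphi(x_2)$ is a cylinder over the planar graph of $\varphi$, so its distance function is $(x,z)\mapsto d_{\operatorname{graph}\varphi}(x_2,z)$, which is DC by (A); after a rotation of $\mathbb{R}^{d-1}$ the same holds for $x\mapsto R(x_1-x_2)$. The failure comes from the interaction of the two directions.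

A function with Lipschitz gradient is semiconcave, so by (B) it cannot be a counterexample. The second theorem says that no weaker modulus of continuity of the gradient suffices.

\begin{theorem}\label{thm:sharp}
Let $d\ge3$ and let $\omega:[0,\infty)\to[0,\infty)$ be concave and nondecreasing, with $\omega(0)=\omega(0+)=0$. The statement
\begin{quote}
for every DC function $g\in C^1(\mathbb{R}^{d-1})$ with $|\nabla g(x)-\nabla g(y)|\le\omega(|x-y|)$ for all $x,y$, the function $d_{\operatorname{graph}g}$ is DC
\end{quote}
is true if and only if $\omega(r)=O(r)$ as $r\to0+$. If $\omega(r)\ne O(r)$, a counterexample $g$ can be chosen with compact support, $C^\infty$ on $\mathbb{R}^{d-1}\setminus\{0\}$, and such that, for $F=\operatorname{graph}g$, the function $d_F$ is not DC on any open convex neighborhood of $0\in F$. In particular, there are counterexamples in $\bigcap_{\alpha<1}C^{1,\alpha}$ that are smooth off one point.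
\end{theorem}

Here $C^{1,\alpha}$ is the class of $C^1$ functions with $\alpha$-H\"older gradient.

Both proofs watch $d_F$ along segments close to $F$ and count how often it dips. Section~\ref{sec:slopes} turns a count of dips into a lower bound for the slopes of any DC decomposition. Section~\ref{sec:ridges} contains the geometric idea, a surface on which $I$ ridges and $J$ lines produce about $IJ$ dips at a price proportional to $I+J$. Sections~\ref{sec:main} and~\ref{sec:sharp} assemble infinitely many such surfaces into one DC graph; they can be read independently of each other.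

\section{Counting dips}\label{sec:slopes}

We use the following textbook facts. We write $s^+=\max(s,0)$, and $e_1,e_2,\dots$ for the standard basis vectors.
\begin{itemize}
\item[(F1)] A convex function on an open convex set is locally Lipschitz; a convex function on $\mathbb{R}^d$ is Lipschitz on every bounded set. In particular DC functions are continuous and their graphs are closed.
\item[(F2)] Sums and finite pointwise limits of convex functions are convex, and so is the composition of a convex function with an affine map. If $P$ is convex and $\Psi$ is convex and nondecreasing on an interval containing the range of $P$, then $\Psi\circ P$ is convex.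
\item[(F3)] A $C^2$ function on an open convex set is convex if and only if its Hessian is positive semidefinite. A function on $\mathbb{R}$ that is convex in a neighborhood of each point is convex. A function on $\mathbb{R}$ that is convex on $(-\infty,a]$ and on $[a,\infty)$, continuous at $a$, and whose left derivative at $a$ does not exceed its right derivative, is convex.
\end{itemize}

If $f=c_1-c_2$ with $c_1,c_2$ convex, then wherever the slope of $f$ increases along a line, the slope of $c_1$ increases at least as much. The slope of $c_1$ never decreases, so these increases add up, and by (F1) their sum is bounded. The next lemma is a discrete form of this observation.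

\begin{lemma}\label{lem:slopes}
Let $U\subset\mathbb{R}^d$ be open and convex, and let $f=c_1-c_2$ on $U$, where $c_1,c_2$ are convex and $c_1$ is $\Lambda$-Lipschitz on $U$. Let $e$ be a unit vector, $\delta>0$, $K\ge2$ an integer, and suppose that $p+\xi e\in U$ for $\xi\in[0,K\delta]$. Put $D(\xi)=f(p+\xi e)$. If
\[
D\bigl((k-\tfrac12)\delta\bigr)+D\bigl((k+\tfrac12)\delta\bigr)-2D(k\delta)\ge A\qquad(k=1,\dots,K-1),
\]
then $\Lambda\ge(K-1)A/\delta$.
\end{lemma}

\begin{proof}
Let $c(\xi)=c_1(p+\xi e)$. Second differences of the convex function $\xi\mapsto c_2(p+\xi e)$ are nonnegative, so $c$ satisfies the same inequalities as $D$. Put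
\[
s_k^-=\frac{c(k\delta)-c((k-\frac12)\delta)}{\delta/2},\qquad s_k^+=\frac{c((k+\frac12)\delta)-c(k\delta)}{\delta/2}.
\]
Then $s_k^+-s_k^-\ge 2A/\delta$. These are slopes of the convex function $c$ over consecutive intervals, so $s_k^+\le s_{k+1}^-$, and all of them lie in $[-\Lambda,\Lambda]$. Hence
\[
(K-1)\frac{2A}{\delta}\le\sum_{k=1}^{K-1}(s_k^+-s_k^-)=s_{K-1}^+-s_1^--\sum_{k=1}^{K-2}(s_{k+1}^--s_k^+)\le s_{K-1}^+-s_1^-\le2\Lambda.\qedhere
\]
\end{proof}

To show that $d_F$ is not DC we need segments in a bounded region along which $(K-1)A/\delta$ is unbounded. We call this quantity the \emph{gain}. The argument for \eqref{eq:semiconcave} tells us what to aim for. If the segment stays at distance at least $\tau$ from $F$, then $D(\xi)-\xi^2/(2\tau)$ is concave, its second differences are nonpositive, and so $A\le\delta^2/(4\tau)$. The gain is then at most $K\delta/(4\tau)$. So the segments must be long compared with their distance from $F$, and the best we can hope for are dips of depth comparable to $\delta^2/\tau$ at every point $k\delta$.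

On the other side, $g$ must remain DC. It will be a sum of infinitely many pieces, each written as a difference of convex functions, and the sum is DC as soon as the Lipschitz constants of these convex functions are summable (after a normalization at one point). We call these Lipschitz constants the \emph{cost} of a piece. The task is to find pieces of small cost and large gain.

\section{Ridges seen from the axis of a cylinder}\label{sec:ridges}

In the three examples below $0<\delta\le t/2$, and $T$ is the tent of half-width $w$, height $h$ and slope $\kappa$: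
\begin{equation}\label{eq:tent}
T(u)=\kappa\,(w-|u|)^+,\qquad w=\frac\delta4,\qquad h=\frac{\delta^2}{64t},\qquad\kappa=\frac hw=\frac{\delta}{16t}.
\end{equation}
Note that $2th=\delta^2/32$ and $h\le t/2$.

\subsection*{The plane: one ridge, one dip}
Let $g=\sum_{k=1}^{K-1}T(\cdot-k\delta)$ on $\mathbb{R}$ and $D(\xi)=d_F(\xi,t)$. The point $(k\delta,h)$ lies in $F$, so $D(k\delta)\le t-h$. If $\xi\in\frac\delta2+\delta\mathbb{Z}$, then $|(\xi,t)-(y,g(y))|^2\ge t^2+(y-\xi)^2-2tg(y)$, and this is at least $t^2$: either $g(y)=0$, or $|y-\xi|>\delta/4$ and $(y-\xi)^2>\delta^2/16>2th$. So $D(\xi)\ge t$, and Lemma~\ref{lem:slopes} applies with $A=2h$. But the function $-g$ has the same second differences $2h$, so the lemma imposes the same lower bound on every decomposition of $g$. The gain is paid for in full, which agrees with (A). We need a ridge that is paid for once and seen many times.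

\subsection*{The round cylinder: a ridge that is always visible}
In $\mathbb{R}^3$ we look at the surface from the points $p_\xi=(\xi,0,t)$ of a line $L$. Points $(y_1,y_2,z)$ with $|y_2|\ge t$ have distance at least $t$ from $L$, so only the strip $|y_2|<t$ decides whether the distance is below $t$. Over this strip consider the surface $z=\varphi(y_2)+T(y_1-y_2)$, with one ridge along the diagonal $y_1=y_2$. It is convenient to write the profile as
\begin{equation}\label{eq:Psi}
\varphi=\Psi\circ P,\qquad \Psi(p)=t-\sqrt{t^2-p}\quad(0\le p<t^2),\qquad 0\le P(s)\le s^2 ,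
\end{equation}
because then $s^2+(t-\varphi(s))^2=t^2+\bigl(s^2-P(s)\bigr)$: the function $s^2-P(s)$ is the excess of the squared distance to $L$ over $t^2$. The function $\Psi$ is convex and increasing, with values in $[0,t)$. For the point $q$ of the surface over $(y_1,s)$, with $a=t-\varphi(s)\in(0,t]$ and $r=T(y_1-s)$,
\begin{equation}\label{eq:expansion}
|p_\xi-q|^2=(y_1-\xi)^2+s^2+(a-r)^2=t^2+(y_1-\xi)^2+\bigl(s^2-P(s)\bigr)-r(2a-r).
\end{equation}
The choice $P(s)=s^2$ gives the lower half of the round cylinder of radius $t$ with axis $L$. For $|\xi|\le t/2$ take $y_1=s=\xi$, a point on the crest. Then $a=\sqrt{t^2-\xi^2}\ge\frac{\sqrt3}{2}t$ and $r=h$, so $2a-h\ge t$ and $|p_\xi-q|^2\le t^2-th$. Thus one ridge is seen from a whole interval of points of $L$, which is what we want. But it is seen from all of them, and the distance does not return to $t$ in between.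

\subsection*{Two lines and one ridge: two dips}
The remedy is to push the cylinder slightly away from $L$ except along a few lines. Take $P(s)=\max(0,2\delta s-\delta^2)$, so that $s^2-P(s)=\operatorname{dist}(s,\{0,\delta\})^2$. The surface $z=\varphi(y_2)$ now touches the round cylinder along the lines $y_2=0$ and $y_2=\delta$ only. The ridge crosses them over $(0,0)$ and $(\delta,\delta)$, and there the computation above is unchanged: the squared distance from $p_0$ and from $p_\delta$ to the surface is at most $t^2-th$. Now let $\xi\in\{-\frac\delta2,\frac\delta2,\frac{3\delta}2\}$. If $r=0$, then \eqref{eq:expansion} is at least $t^2$. If $r>0$, then $u=y_1-s$ satisfies $|u|<\delta/4$, and with the point $\theta\in\{0,\delta\}$ nearest to $s$,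
\[
(\xi-y_1)^2+(s-\theta)^2\ge\tfrac12(\xi-y_1+s-\theta)^2=\tfrac12(\xi-\theta-u)^2\ge\tfrac12\Bigl(\frac\delta2-\frac\delta4\Bigr)^2=\frac{\delta^2}{32}=2th\ge r(2a-r).
\]
So the distance from $p_\xi$ to the surface is at least $t$. One ridge has produced two separate dips. The notch between the two lines is cheap: $P$ is convex, hence so is $\varphi$, and on $(-t,\delta]$ its slope rises from $0$ to $\delta/\sqrt{t^2-\delta^2}$, which has the order $\delta/t$ of the slope $\kappa$ of the tent.

\subsection*{Many lines and many ridges}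
Take the lines $y_2=j\delta$ for $0\le j\le J$ and the ridges $y_1-y_2=i\sigma$ for $0\le i\le I-1$, with $\sigma=(J+1)\delta$. Ridge $i$ crosses line $j$ at $y_1=(i(J+1)+j)\delta$, and these numbers run through all multiples $k\delta$ with $0\le k<I(J+1)$; see Figure~\ref{fig:crossings}. This is why the ridges are diagonal: a ridge $y_1=\text{const}$ would cross all lines at the same value of $y_1$ and produce a single dip. Each line and each ridge costs about $\delta/t$, and each dip gains about $h/\delta$, again of order $\delta/t$. So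
\[
\text{cost}\approx(I+J)\,\frac\delta t,\qquad\text{gain}\approx IJ\,\frac\delta t ,
\]
and with $I=J=n^2$ and $\delta/t=n^{-3}$ the cost is about $1/n$ while the gain is about $n$. The construction needs two independent directions in the domain of $g$, and this is where $d\ge3$ enters.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.9]
\foreach \j in {0,1,2} {\draw (-0.8,\j) -- (6,\j);}
\node[right] at (6,0) {$y_2=0$};
\node[right] at (6,1) {$y_2=\delta$};
\node[right] at (6,2) {$y_2=2\delta$};
\draw[very thick] (-0.4,-0.4) -- (2.5,2.5) node[above] {$y_1-y_2=0$};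
\draw[very thick] (2.6,-0.4) -- (5.5,2.5) node[above] {$y_1-y_2=3\delta$};
\draw[->] (-0.8,-1.2) -- (6,-1.2) node[right] {$\xi$};
\foreach \x/\y in {0/0,1/1,2/2,3/0,4/1,5/2} {
  \draw[dashed] (\x,\y) -- (\x,-1.2);
  \fill (\x,\y) circle (2.2pt);
  \draw[fill=white] (\x,-1.2) circle (2.2pt);}
\foreach \x/\lab in {0/0,1/\delta,2/2\delta,3/3\delta,4/4\delta,5/5\delta} {\node[below] at (\x,-1.3) {$\lab$};}
\end{tikzpicture}
\caption{The domain of $g$ seen from above, with three lines (thin) along which the notched cylinder has distance exactly $t$ from its axis, and two diagonal ridges (thick). The six crossings have six different first coordinates. The distance from the axis point $(\xi,0,t)$ to the graph dips at these six values of $\xi$ and is at least $t$ halfway between them.}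
\label{fig:crossings}
\end{figure}

The following proposition isolates what is needed from such a surface. The parameter $\gamma$ allows for the smooth notches of Section~\ref{sec:sharp}.

\begin{proposition}\label{prop:dips}
Let $d\ge3$, let $g:\mathbb{R}^{d-1}\to\mathbb{R}$ be continuous with graph $F$, and let $b\in\mathbb{R}^{d-1}$, $z\in\mathbb{R}$. Let $0<\delta\le t$, $0<\gamma\le1$, $0<h\le\gamma\delta^2/(64t)$, and let $K\ge2$ be an integer. Suppose that $\varphi:(-t,t)\to\mathbb{R}$ and $R:\mathbb{R}\to\mathbb{R}$ satisfy: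
\begin{itemize}
\item[(i)] $g(b+y)=z+\varphi(y_2)+R(y_1-y_2)$ whenever $|y-\xi e_1|<t$ for some $\xi\in[0,K\delta]$;
\item[(ii)] $0\le\varphi(s)\le t$ and $s^2+(t-\varphi(s))^2\ge t^2+\gamma\operatorname{dist}(s,\delta\mathbb{Z})^2$ for $|s|<t$;
\item[(iii)] $0\le R\le h$, and $R(u)=0$ if $\operatorname{dist}(u,\delta\mathbb{Z})\ge\delta/4$;
\item[(iv)] for each $k=1,\dots,K-1$ there is $s\in[-t/2,t/2]$ with $s^2+(t-\varphi(s))^2=t^2$ and $R(k\delta-s)=h$.
\end{itemize}
Let $p_\xi=(b+\xi e_1,z+t)$. If $U$ is an open convex set containing $p_\xi$ for all $\xi\in[0,K\delta]$, and $d_F=c_1-c_2$ on $U$ with $c_1,c_2$ convex and $c_1$ $\Lambda$-Lipschitz on $U$, then $\Lambda\ge(K-1)h/\delta$.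
\end{proposition}

\begin{proof}
Let $D(\xi)=d_F(p_\xi)$. We show that $D(k\delta)\le t-h/2$ for $1\le k\le K-1$ and that $D((k+\frac12)\delta)\ge t$ for $0\le k\le K-1$. Lemma~\ref{lem:slopes} with $A=h$ then gives the claim.

\emph{The dips.} Let $1\le k\le K-1$, take $s$ from (iv) and put $y=k\delta e_1+se_2$. Since $|y-k\delta e_1|=|s|<t$, hypothesis (i) gives $g(b+y)=z+\varphi(s)+h$. By (ii) and (iv), $a=t-\varphi(s)=\sqrt{t^2-s^2}\ge\frac{\sqrt3}2t$, and $h\le t/64$ because $\delta\le t$. Hence $2a-h\ge t$ and
\[
D(k\delta)^2\le s^2+(a-h)^2=t^2-h(2a-h)\le t^2-th\le\Bigl(t-\frac h2\Bigr)^2 .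
\]

\emph{Between the dips.} Let $\xi=(k+\frac12)\delta$ with $0\le k\le K-1$, and let $q=(b+y,g(b+y))$ be any point of $F$. If $|y-\xi e_1|\ge t$, then $|p_\xi-q|\ge t$. Otherwise (i) applies. Put $s=y_2$, $u=y_1-y_2$, $r=R(u)\in[0,h]$ and $a=t-\varphi(s)\in[0,t]$. Discarding the coordinates $y_3,\dots,y_{d-1}$ and using $(a-r)^2\ge a^2-2tr$ and (ii), we get
\[
|p_\xi-q|^2\ge(y_1-\xi)^2+s^2+(a-r)^2\ge t^2+(y_1-\xi)^2+\gamma\operatorname{dist}(s,\delta\mathbb{Z})^2-2tr .
\]
If $r=0$, the right side is at least $t^2$. If $r>0$, then by (iii) there is $\mu\in\delta\mathbb{Z}$ with $|u-\mu|<\delta/4$. Let $\theta\in\delta\mathbb{Z}$ be nearest to $s$. Then $\xi-\theta-\mu\in\frac\delta2+\delta\mathbb{Z}$, and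
\[
(\xi-y_1)+(s-\theta)=(\xi-\theta-\mu)-(u-\mu)
\]
has absolute value at least $\frac\delta2-\frac\delta4=\frac\delta4$. Since $\gamma\le1$,
\[
(y_1-\xi)^2+\gamma(s-\theta)^2\ge\frac\gamma2\bigl((\xi-y_1)+(s-\theta)\bigr)^2\ge\frac{\gamma\delta^2}{32}\ge2th\ge2tr ,
\]
and again $|p_\xi-q|\ge t$.
\end{proof}

Hypotheses (ii) and (iii) hide the ridges from the half-integer points, however many ridges there are; on the round cylinder (ii) fails. Hypothesis (iv) asks for a crossing at each integer point, and the saving lies in meeting it with few ridges.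

\section{A sum of two DC functions of one variable}\label{sec:main}

We prove Theorem~\ref{thm:main}. A single surface from Section~\ref{sec:ridges} has finite gain, so we need a sequence of them inside one graph. Two things must be arranged: the costs must be summable, and near the $n$th segment the other pieces must not interfere. Letting $n$ run through powers of $2$ and placing the $n$th piece near $1/n$ achieves both.

Let $\mathcal{N}=\{2^m:m\ge3\}$. For $n\in\mathcal{N}$ put, suppressing the index $n$,
\[
t=n^{-3},\quad\delta=n^{-6},\quad I=J=n^2,\quad\sigma=(J+1)\delta,\quad K=I(J+1),\quad\Theta=\{j\delta:0\le j\le J\},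
\]
and let $w,h,\kappa,T,\Psi$ be as in \eqref{eq:tent} and \eqref{eq:Psi}. Then $J\delta=n^{-4}=t/n$ and $K\delta=n^{-2}+n^{-4}$.

\subsection*{The profile $\varphi$}
Let
\[
P(s)=\max_{0\le j\le J}(2j\delta s-j^2\delta^2)=s^2-\operatorname{dist}(s,\Theta)^2 .
\]
As a maximum of affine functions with nonnegative slopes, $P$ is convex and nondecreasing; also $P=0$ on $(-\infty,0]$ and $P(J\delta)=J^2\delta^2$. To the right of $\Theta$ it keeps growing and would disturb the other pieces, so we truncate it: $\hat P=\min(P,J^2\delta^2)$ equals $P$ on $(-\infty,J\delta]$ and $J^2\delta^2$ on $[J\delta,\infty)$. Since $0\le\hat P\le t^2/n^2<t^2$, the function $\varphi_n=\Psi\circ\hat P$ is defined on $\mathbb{R}$, has values in $[0,t)$, and satisfies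
\begin{equation}\label{eq:phin}
s^2+(t-\varphi_n(s))^2=t^2+s^2-\hat P(s)\ge t^2+\operatorname{dist}(s,\Theta)^2,
\end{equation}
with both sides equal to $t^2$ for $s\in\Theta$. Furthermore $\varphi_n=0$ on $(-\infty,0]$, and $\varphi_n$ equals a constant $\zeta_n\in[0,n^{-3}]$ on $[J\delta,\infty)$.

By (F2), $\varphi_n$ is convex on $(-\infty,J\delta]$. On $[(J-\frac12)\delta,J\delta]$ we have $P(s)=2J\delta s-J^2\delta^2$, so the left derivative of $\varphi_n$ at $J\delta$ is
\[
\lambda_n=2J\delta\,\Psi'(J^2\delta^2)=\frac{J\delta}{\sqrt{t^2-J^2\delta^2}}=\frac{1/n}{\sqrt{1-n^{-2}}}\le\frac2n .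
\]
The truncation creates one concave kink of this size. The function $\alpha_n(s)=\varphi_n(s)+\lambda_n(s-J\delta)^+$ coincides with $\varphi_n$ on $(-\infty,J\delta]$ and is affine with slope $\lambda_n$ on $[J\delta,\infty)$, so it is convex by (F3), and its slopes lie in $[0,\lambda_n]$. Thus $\varphi_n=\alpha_n-\lambda_n(\cdot-J\delta)^+$ is a difference of two convex functions that vanish on $(-\infty,0]$ and are $\lambda_n$-Lipschitz. Put
\[
\varphi(s)=\sum_{n\in\mathcal{N}}\varphi_n\Bigl(s-\frac1n\Bigr).
\]
The translated convex parts are bounded by $\lambda_ns^+$, and $\sum_{n\in\mathcal{N}}\lambda_n\le\sum_{m\ge3}2^{1-m}<\infty$. So the two series of convex parts converge to convex functions by (F2), and $\varphi$ is DC.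

\subsection*{The ridges $R$}
Let $R_n(u)=\sum_{i=0}^{I-1}T(u-i\sigma)$. Since $\sigma>2w$, the tents have disjoint supports, so $0\le R_n\le h$, $R_n(i\sigma)=h$ for $0\le i\le I-1$, and
\begin{equation}\label{eq:Rsupp}
\{R_n>0\}=\bigcup_{i=0}^{I-1}(i\sigma-w,i\sigma+w)\subset\bigl[-\tfrac14n^{-6},\,n^{-2}\bigr],
\end{equation}
because $(I-1)\sigma+w=(n^4-1)n^{-6}+\frac14n^{-6}\le n^{-2}$. Comparing slopes on the four intervals cut out by $-w,0,w$ gives
\[
T(u)=\kappa\bigl[(u+w)^++(u-w)^+\bigr]-2\kappa u^+ ,
\]
a difference of two $2\kappa$-Lipschitz convex functions that vanish on $(-\infty,-w]$. Hence $R_n(\cdot-\frac1n)$ is a difference of two convex functions that vanish on $(-\infty,0]$ (as $w<1/n$) and are $2\kappa I$-Lipschitz, where $2\kappa I=2\cdot\frac{n^{-3}}{16}\cdot n^2=\frac1{8n}$. These constants are summable over $\mathcal{N}$, so the argument used for $\varphi$ shows that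
\[
R(u)=\sum_{n\in\mathcal{N}}R_n\Bigl(u-\frac1n\Bigr)
\]
is DC. By (F2), $g(x)=\varphi(x_2)+R(x_1-x_2)$ is DC on $\mathbb{R}^{d-1}$. Let $F$ be its graph.

\subsection*{The pieces do not interfere}
The intervals $W_m=\bigl(\frac3{4m},\frac3{2m}\bigr)$, $m\in\mathcal{N}$, are pairwise disjoint, since the right endpoint of $W_{2m}$ is the left endpoint of $W_m$; larger $m$ lie further to the left. For $m\ge8$ we have $2m^{-3}<\frac1{4m}$ and $m^{-2}+2m^{-3}+m^{-4}<\frac1{2m}$ (multiply by $m$: the left sides are at most $\frac1{32}$ and $\frac18+\frac1{32}+\frac1{512}$). Therefore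
\begin{equation}\label{eq:window}
\Bigl[\frac1m-2m^{-3},\ \frac1m+m^{-2}+2m^{-3}+m^{-4}\Bigr]\subset W_m .
\end{equation}
The interval in \eqref{eq:window} contains $[\frac1m,\frac1m+m^{-4}]$ and, by \eqref{eq:Rsupp}, the support of $R_m(\cdot-\frac1m)$. So $\varphi_m(\cdot-\frac1m)$ equals $0$ to the left of $W_m$ and $\zeta_m$ to the right of $W_m$, and $R_m(\cdot-\frac1m)$ vanishes outside $W_m$. With $z_n=\sum_{m\in\mathcal{N},\,m>n}\zeta_m$ we obtain
\[
\varphi=z_n+\varphi_n\bigl(\cdot-\tfrac1n\bigr)\quad\text{and}\quad R=R_n\bigl(\cdot-\tfrac1n\bigr)\qquad\text{on }W_n .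
\]

Fix $n\in\mathcal{N}$ and let $b=\frac2ne_1+\frac1ne_2$, so that $g(b+y)=\varphi(\frac1n+y_2)+R(\frac1n+y_1-y_2)$. If $|y-\xi e_1|<t$ for some $\xi\in[0,K\delta]$, then $|y_2|<n^{-3}$ and $-2n^{-3}<y_1-y_2<n^{-2}+n^{-4}+2n^{-3}$. By \eqref{eq:window} both arguments lie in $W_n$, and so $g(b+y)=z_n+\varphi_n(y_2)+R_n(y_1-y_2)$.

\subsection*{Conclusion}
We apply Proposition~\ref{prop:dips} with $z=z_n$, $\gamma=1$, and the functions $\varphi_n,R_n$. Hypothesis (i) was just proved. Hypothesis (ii) follows from \eqref{eq:phin} because $\Theta\subset\delta\mathbb{Z}$, and (iii) from \eqref{eq:Rsupp} because $i\sigma\in\delta\mathbb{Z}$ and $w=\delta/4$. For (iv), division with remainder writes $1\le k\le K-1$ as $k=i(J+1)+j$ with $0\le i\le I-1$ and $0\le j\le J$. Then $s=j\delta\in\Theta$ satisfies $0\le s\le t/n$, both sides of \eqref{eq:phin} equal $t^2$, and $R_n(k\delta-s)=R_n(i\sigma)=h$.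

Suppose that $d_F=c_1-c_2$ with $c_1,c_2$ convex on $\mathbb{R}^d$. Since $|b|\le1$, $K\delta\le1$ and $0\le z_n+t\le\sum_{m\in\mathcal{N}}m^{-3}$, the points $p_\xi$ for all $n$ lie in one open ball $U$, and $c_1$ is $\Lambda$-Lipschitz on $U$ for some $\Lambda<\infty$ by (F1). The proposition gives
\[
\Lambda\ge(K-1)\frac h\delta=(n^4+n^2-1)\frac{\delta}{64t}\ge n^4\cdot\frac{n^{-3}}{64}=\frac n{64}\qquad\text{for all }n\in\mathcal{N},
\]
which is impossible. Hence $d_F$ is not DC, and Theorem~\ref{thm:main} is proved. \qed

\section{Counterexamples with a prescribed modulus of continuity}\label{sec:sharp}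

We prove Theorem~\ref{thm:sharp}. Since $\omega$ is concave and $\omega(0)=0$, the quotient $\omega(r)/r$ is nonincreasing on $(0,\infty)$. This is the only use of concavity, and it leaves two cases: the quotient is bounded by some $L$ on all of $(0,\infty)$, which happens exactly when $\omega(r)=O(r)$ as $r\to0+$, or it tends to $\infty$ as $r\to0+$.

\subsection*{The case $\omega(r)=O(r)$}
Here $\nabla g$ is $L$-Lipschitz, so $\langle\nabla g(x)-\nabla g(y),x-y\rangle\le L|x-y|^2$. Thus the derivative of $g-\frac L2|x|^2$ along every line is nonincreasing, and $g-\frac L2|x|^2$ is concave. So $g$ is semiconcave, and $d_F$ is DC by (B).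

\subsection*{The case $\omega(r)\ne O(r)$: parameters}
A cylinder of radius $t$ has curvature $1/t$, and the radii must tend to $0$, so the second derivatives of $g$ cannot stay bounded. But if we use only a thin strip of the cylinder, on which the slope is at most about $\varepsilon$, then the gradient changes by about $\min(r/t,\varepsilon)$ over a distance $r$, and this is below $\omega(r)$ when $\varepsilon$ is so small that $\omega(r)/r$ exceeds $1/t$ for $r$ up to about $\varepsilon t$. A thin strip still holds as many lines as we like if $\delta$ is small. The $n$th piece will live in a ball of radius $\rho$; the segment has length about $\rho$, and $t=\rho^2$ makes the gain about $1/\rho$.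

Fix $C^\infty$ functions $\eta:\mathbb{R}\to[0,1]$ with $\eta=1$ on $[-1,1]$ and support in $[-2,2]$; $\beta:\mathbb{R}\to[0,1]$ with support in $(-\frac14,\frac14)$ and $\beta(0)=1$; and $\chi:\mathbb{R}^{d-1}\to[0,1]$ with support in $B(0,1)$ and $\chi=1$ on $B(0,\frac12)$. The constants $C,C_1,C_2$ depend only on $d,\eta,\beta,\chi$, and $C$ may change from line to line. The norm of a matrix is the operator norm. For integers $n\ge2$ put $\rho=\rho_n=4^{-n}\le\frac1{16}$ and $t=t_n=\rho_n^2\le\rho_n/16$. Let $\varepsilon=\varepsilon_n\in(0,\rho_n]$, to be fixed in \eqref{eq:eps}, let $J=J_n$ be an integer with $J\ge1/(\rho\varepsilon)$, and put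
\[
E=\varepsilon t,\quad\delta=\frac EJ,\quad\sigma=(2J+1)\delta,\quad I=\Bigl\lfloor\frac\rho{4\sigma}\Bigr\rfloor,\quad K=I(2J+1),\quad\ell=K\delta=I\sigma,\quad h=\frac{\delta^2}{200t}.
\]
The lines are $y_2=j\delta$ with $|j|\le J$; they fill the strip $|y_2|\le E$. We have $E\le t/4$, $\delta\le\varepsilon t$, and $\sigma\le3J\delta=3\varepsilon t\le3\rho^3\le\rho/8$. Hence $I\ge1$, $K\ge3$, and $\ell\in(\frac\rho4-\sigma,\frac\rho4]$ gives $\frac\rho8\le\ell\le\frac\rho4$.

\subsection*{Smooth profile and smooth ridges}
We replace $\operatorname{dist}(s,\delta\mathbb{Z})^2$ by a smooth function of comparable size and put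
\[
P(s)=s^2-\frac{\delta^2}{\pi^2}\sin^2\frac{\pi s}\delta,\qquad P'(s)=2s-\frac\delta\pi\sin\frac{2\pi s}\delta,\qquad P''(s)=2-2\cos\frac{2\pi s}\delta .
\]
From $|\sin v|\le|v|$ we get $0\le P(s)\le s^2$ and $|P'(s)|\le4|s|$, and $0\le P''\le4$. Since $|\sin\pi v|\ge2\operatorname{dist}(v,\mathbb{Z})$ (concavity of the sine on $[0,\pi/2]$),
\begin{equation}\label{eq:smoothP}
s^2-P(s)\ge\frac4{\pi^2}\operatorname{dist}(s,\delta\mathbb{Z})^2\quad(s\in\mathbb{R}),\qquad P(s)=s^2\quad(s\in\delta\mathbb{Z}).
\end{equation}
With $\Psi$ from \eqref{eq:Psi}, let $H=\Psi\circ P$ on $(-t,t)$, and let $\varphi_n(s)=\eta(s/E)H(s)$ for $|s|<t$ and $\varphi_n(s)=0$ otherwise. This function is smooth with support in $[-2E,2E]$, because $2E\le t/2$. The cutoff only lowers the surface, that is, moves it away from the axis: $0\le\varphi_n\le H<t$ on $(-t,t)$, so $t-\varphi_n\ge\sqrt{t^2-P}$ and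
\begin{equation}\label{eq:smoothphi}
s^2+(t-\varphi_n(s))^2\ge t^2+s^2-P(s)\quad(|s|<t),\qquad\text{with equality for }|s|\le E .
\end{equation}

For $0\le p\le t^2/4$ we have $\Psi(p)=p/(t+\sqrt{t^2-p})\le p/t$, $0\le\Psi'(p)=\frac12(t^2-p)^{-1/2}\le1/t$ and $0\le\Psi''(p)=\frac14(t^2-p)^{-3/2}\le1/t^3$. For $|s|\le2E$ we have $P(s)\le4E^2\le t^2/4$ and $|P'(s)|\le8E$, so
\[
0\le H\le\frac{4E^2}t=4\varepsilon^2t,\qquad|H'|\le\frac{8E}t=8\varepsilon,\qquad|H''|\le\frac{64E^2}{t^3}+\frac4t\le\frac8t .
\]
Each derivative falling on $\eta(s/E)$ contributes a factor $C/E=C/(\varepsilon t)$. Hence $|\varphi_n'|\le C\varepsilon^2t/E+8\varepsilon$ and $|\varphi_n''|\le C\varepsilon^2t/E^2+C\varepsilon/E+8/t$, and, the support having length at most $4\varepsilon t$,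
\begin{equation}\label{eq:phiest}
0\le\varphi_n\le C\varepsilon^2t,\qquad|\varphi_n'|\le C\varepsilon,\qquad|\varphi_n''|\le\frac Ct,\qquad\int|\varphi_n''|\le C\varepsilon .
\end{equation}

Let $R_n(u)=h\sum_{i=0}^I\beta\bigl((u-i\sigma)/\delta\bigr)$. The summands have disjoint supports, each of length at most $\delta/2$, so $0\le R_n\le h\le\varepsilon^2t$, $|R_n'|\le Ch/\delta\le C\varepsilon$ and $|R_n''|\le Ch/\delta^2\le C/t$. The total variation of $R_n'$ is small because the ridges are sparse: using $I+1\le2I$, $I\delta=\ell/(2J+1)$, $\ell\le\rho/4$, $t=\rho^2$ and $J\ge1/(\rho\varepsilon)$,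
\[
\int|R_n''|\le\frac{C(I+1)\delta}t\le\frac{C\ell}{(2J+1)t}\le\frac C{J\rho}\le C\varepsilon .
\]
So $R_n$ also satisfies the four estimates \eqref{eq:phiest}. The supports of $\varphi_n$ and $R_n$ lie in $[-1,1]$.

\subsection*{The function $g$}
Let $b_n=4\rho_ne_1$, $\chi_n(x)=\chi((x-b_n)/\rho_n)$, and
\[
G_n(x)=\varphi_n(x_2)+R_n(x_1-4\rho_n-x_2),\qquad g_n=\chi_nG_n,\qquad g=\sum_{n\ge2}g_n .
\]
The support of $g_n$ lies in $\overline B(b_n,\rho_n)\subset\{3\rho_n\le|x|\le5\rho_n\}$. These annuli are pairwise disjoint because $5\rho_{n+1}<3\rho_n$, and they accumulate only at $0$. So every $x\ne0$ has a neighborhood that meets at most one annulus, $g$ is $C^\infty$ off $0$, $g$ has compact support, and $g(0)=0$.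

Let $v=e_1-e_2$. By \eqref{eq:phiest} for $\varphi_n$ and $R_n$ we have $|G_n|\le C\varepsilon^2t$, $|\nabla G_n|\le C\varepsilon$, and $D^2G_n=\varphi_n''\,e_2e_2^T+R_n''\,vv^T$ has norm at most $C/t$; here and below $\varphi_n''$ is evaluated at $x_2$ and $R_n''$ at $x_1-4\rho_n-x_2$. Also $|\nabla\chi_n|\le C/\rho$ and $|D^2\chi_n|\le C/\rho^2$. The product rule gives $\nabla g_n=\chi_n\nabla G_n+G_n\nabla\chi_n$ and
\[
D^2g_n=\chi_nD^2G_n+Q_n,\qquad Q_n=\nabla\chi_n\nabla G_n^T+\nabla G_n\nabla\chi_n^T+G_nD^2\chi_n .
\]
Since $\varepsilon\le\rho$ and $t\le\rho\le1$, we have $\varepsilon^2t/\rho\le\varepsilon$, $\varepsilon/\rho\le1$ and $\varepsilon^2t/\rho^2\le1$, so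
\begin{equation}\label{eq:gest}
|\nabla g_n|\le C_1\varepsilon_n,\qquad|D^2g_n|\le\frac{C_1}{t_n},\qquad|Q_n|\le C\Bigl(\frac\varepsilon\rho+\frac{\varepsilon^2t}{\rho^2}\Bigr)\le C_2 .
\end{equation}

\subsection*{The modulus of continuity}
Since $\varepsilon_n\le4^{-n}$, the series $\sum g_n$ and $\sum\nabla g_n$ converge uniformly, so $g\in C^1$ and $\nabla g=\sum\nabla g_n$. Neither $C_1$ nor $t_n$ depends on $\varepsilon_n$ or $J_n$, and $\omega(r)/r\to\infty$ as $r\to0+$, so we can now fix $\varepsilon_n\in(0,\rho_n]$ with
\begin{equation}\label{eq:eps}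
\frac{\omega(r)}r\ge\frac{2C_1}{t_n}\qquad\text{for }0<r\le2\varepsilon_nt_n .
\end{equation}
This is the step that fails when $\omega(r)=O(r)$, since $t_n\to0$. Let $r=|x-y|>0$ and $r'=\min(r,2\varepsilon_nt_n)$. By \eqref{eq:gest}, \eqref{eq:eps} and the monotonicity of $\omega$,
\[
|\nabla g_n(x)-\nabla g_n(y)|\le\min\Bigl(\frac{C_1}{t_n}r,\,2C_1\varepsilon_n\Bigr)=\frac{C_1}{t_n}r'\le\frac12\omega(r')\le\frac12\omega(r).
\]
At most two of the functions $g_n$ have $x$ or $y$ in their support, and for all others $\nabla g_n(x)=\nabla g_n(y)=0$. Hence $|\nabla g(x)-\nabla g(y)|\le\omega(|x-y|)$.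

\subsection*{The function $g$ is DC}
It suffices to find $c$ such that $c+g$ and $c-g$ are convex, for then $g=\frac12(c+g)-\frac12(c-g)$. The Hessians $D^2g_n$ are unbounded, so a quadratic $c$ is not enough. But their large parts $\chi_nD^2G_n$ come from functions of one variable whose second derivatives have small integrals, and the remainders $Q_n$, caused by the cutoffs, are uniformly bounded and have disjoint supports, so that one quadratic term absorbs all of them. Let
\[
A_n(s)=\frac12\int|s-\tau|\,|\varphi_n''(\tau)|\,d\tau,\qquad B_n(u)=\frac12\int|u-\tau|\,|R_n''(\tau)|\,d\tau .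
\]
Differentiating, $A_n'(s)=\frac12\bigl(\int_{-\infty}^s|\varphi_n''|-\int_s^\infty|\varphi_n''|\bigr)$ and $A_n''=|\varphi_n''|$; the same computation gives $B_n''=|R_n''|$. So $A_n,B_n$ are convex and $C^2$, and $0\le A_n(s),B_n(s)\le C(|s|+1)\varepsilon_n$ by \eqref{eq:phiest}. Since $\sum\varepsilon_n<\infty$, the convex functions $S_n(x)=A_n(x_2)+B_n(x_1-4\rho_n-x_2)$ have a locally uniformly convergent sum, and
\[
c(x)=\sum_{n\ge2}S_n(x)+\frac{C_2}2|x|^2
\]
is convex. Let $x\ne0$ and take a ball around $x$ on which $g=g_n$ for some $n$. On this ball $c\pm g$ is the sum of the convex function $\sum_{m\ne n}S_m$ and the $C^2$ function $S_n+\frac{C_2}2|\cdot|^2\pm g_n$, whose Hessian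
\[
\bigl(|\varphi_n''|\pm\chi_n\varphi_n''\bigr)e_2e_2^T+\bigl(|R_n''|\pm\chi_nR_n''\bigr)vv^T+\bigl(C_2\,\mathrm{Id}\pm Q_n\bigr)
\]
is positive semidefinite, because $0\le\chi_n\le1$ and $|Q_n|\le C_2$. So $c\pm g$ is convex near every point other than $0$, and by (F3) it is convex on every line that misses $0$. Since $d-1\ge2$, a line through $0$ is the limit of parallel lines that miss $0$, and the convexity inequality passes to the limit because $c\pm g$ is continuous. (On $\mathbb{R}$ this step is not available: $-|x|$ is convex near every $x\ne0$.) Thus $c\pm g$ is convex and $g$ is DC.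

\subsection*{The function $d_F$ is not DC near $0$}
Fix $n\ge2$. We apply Proposition~\ref{prop:dips} with $b=b_n$, $z=0$, $\gamma=4/\pi^2$ and the functions $\varphi_n,R_n$. The bound on $h$ holds because $\gamma/64=1/(16\pi^2)\ge1/200$, and $\delta\le\varepsilon t\le t$.

For (i), if $|y-\xi e_1|<t$ with $\xi\in[0,\ell]$, then $|y|<\frac\rho4+\frac\rho{16}<\frac\rho2$. So $\chi_n(b_n+y)=1$, the point $b_n+y$ lies in the $n$th annulus and in no other, and $g(b_n+y)=G_n(b_n+y)=\varphi_n(y_2)+R_n(y_1-y_2)$. Hypothesis (ii) follows from \eqref{eq:smoothphi} and \eqref{eq:smoothP}. Hypothesis (iii) holds because $i\sigma\in\delta\mathbb{Z}$ and $\beta$ is supported in $(-\frac14,\frac14)$. For (iv), let $1\le k\le K-1$ and let $i$ be the integer nearest to $k/(2J+1)\in(0,I)$. Then $0\le i\le I$, and $j=k-i(2J+1)$ satisfies $|j|\le J$. The point $s=j\delta$ satisfies $|s|\le E\le t/4$ and $P(s)=s^2$, so $s^2+(t-\varphi_n(s))^2=t^2$ by the equality case of \eqref{eq:smoothphi}, and $R_n(k\delta-s)=R_n(i\sigma)=h$.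

Suppose that $d_F=c_1-c_2$ with $c_1,c_2$ convex on an open convex neighborhood $V$ of $0\in\mathbb{R}^d$. By (F1), $c_1$ is $\Lambda$-Lipschitz on some open ball $U\subset V$ centered at $0$. The points $p_\xi=(b_n+\xi e_1,t_n)$, $0\le\xi\le\ell_n$, have norm at most $5\rho_n$, so they lie in $U$ for all large $n$. For such $n$, using $K-1\ge K/2$,
\[
\Lambda\ge(K-1)\frac h\delta\ge\frac{K\delta}{400t}=\frac{\ell_n}{400t_n}\ge\frac1{3200\rho_n}\longrightarrow\infty ,
\]
a contradiction. So $d_F$ is not DC on $V$; the case $V=\mathbb{R}^d$ shows that the quoted statement is false.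

\subsection*{H\"older gradients}
Let $\omega(0)=0$, $\omega(r)=r\log(1/r)$ for $0<r\le1/e$ and $\omega(r)=1/e$ for $r\ge1/e$. On $(0,1/e]$ the derivative $\log(1/r)-1$ decreases to $0$, so $\omega$ is concave and nondecreasing, and $\omega(r)/r=\log(1/r)\to\infty$. For $\alpha\in(0,1)$ the function $\omega(r)/r^\alpha$ is bounded, since it equals $r^{1-\alpha}\log(1/r)\to0$ near $0$ and $\omega$ is bounded. The counterexample for this $\omega$ therefore lies in $C^{1,\alpha}$ for every $\alpha<1$ and is smooth off $0$. This completes the proof of Theorem~\ref{thm:sharp}. \qed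

\section{WDC sets}\label{sec:wdc}

The Clarke subdifferential $\partial f(p)$ of a locally Lipschitz function $f$ on $\mathbb{R}^d$ is the convex hull of all limits $\lim\nabla f(p_i)$, where $p_i\to p$ are points of differentiability of $f$. A closed set $F$ is called WDC (Pokorn\'y--Rataj) if $F=f^{-1}(0)$ for some DC function $f\ge0$ that has $0$ as a weakly regular value: there are no points $p_i\to p\in F$ with $f(p_i)>0$ and subgradients $v_i\in\partial f(p_i)$ with $v_i\to0$.

The graph of any DC function $g$ is WDC, with $f(x,z)=|z-g(x)|$. Indeed, if $z-g(x)=c_1-c_2$ with $c_1,c_2$ convex on $\mathbb{R}^d$, then $f=2\max(c_1,c_2)-(c_1+c_2)$ is DC. Near a point $p\notin F$ the function $f$ equals $z-g(x)$ throughout or $g(x)-z$ throughout, so all nearby gradients have the same last coordinate $\pm1$. Hence so does every $v\in\partial f(p)$, and $|v|\ge1$. Theorem~\ref{thm:main} therefore also shows that for every $d\ge3$ there are WDC sets in $\mathbb{R}^d$ whose distance function is not DC.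

\begin{thebibliography}{1}
\bibitem{DCdist} \emph{On sets in $\mathbb{R}^d$ with DC distance function}, \texttt{https://tomesphere.com/paper/1904.12223.md}.
\end{thebibliography}
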